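
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{remark}
\newtheorem{example}[theorem]{Example}

\numberwithin{equation}{section}

\title{The detection threshold of a two-community hypergraph block model with edges of sizes two and three}


\begin{abstract}
We consider a sparse hypergraph on $n$ vertices split into two hidden clusters of equal size. It has
$c_2n/2$ independent edges of size $2$ and $c_3n/3$ independent edges of size $3$; an edge of size $k$ lies
inside one cluster with probability $p_k$. A nonbacktracking spectral heuristic predicts failure of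
spectral clustering in the ellipse
$(2p_2-1)^2c_2+2\bigl(\frac{4p_3-1}{3}\bigr)^2c_3\le 1$, and it was conjectured that inside this ellipse no
algorithm whatsoever can detect the clusters. We prove the conjecture on the whole closed ellipse: there the
overlap of any estimator with the truth tends to $0$. We also show that the ellipse is sharp: strictly
outside it, detection is possible (without any claim on running time).
\end{abstract}

\section{Introduction}

\subsection{The model and the question}

Let $n$ be even and $N=n/2$; all limits are as $n\to\infty$ through even integers. The hidden \emph{labels}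
$\sigma\in\{\pm1\}^n$ are uniform among the vectors with
$\sum_x\sigma_x=0$; the two clusters are $\{\sigma=+1\}$ and $\{\sigma=-1\}$. Fix constants $c_2,c_3\ge0$ and
$p_2,p_3\in[0,1]$. For $k\in\{2,3\}$ we are given $m_k=\lfloor c_kn/k\rfloor$ edges of size $k$, independent
given $\sigma$, repetitions allowed. With probability $p_k$ such an edge is a uniformly random
$k$-subset of vertices lying in one cluster (a \emph{monochromatic} set); otherwise it is a uniformly random
$k$-subset that is not monochromatic. Thus $c_k$ is the mean number of $k$-edges containing a given vertex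
(up to rounding). We write $E=(e_i)$ for the list of all edges. The list tells an algorithm no more about
$\sigma$ than the multiset does: given the multiset, the order of the $k$-edges is uniform and independent
of~$\sigma$.

An \emph{algorithm} is a map producing from $E$, the parameters, and possibly some randomness
independent of $(\sigma,E)$, a labeling $\tau\in\{\pm1\}^n$. Its agreement with $\sigma$, up to a
global swap of the labels, is
\[
\frac12+\frac1{2n}\bigl|\langle\sigma,\tau\rangle\bigr| .
\]
\emph{Detection is possible} if, for some algorithm and some fixed $\varepsilon>0$, the agreement is at least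
$\frac12+\varepsilon$ with probability $1-o(1)$ as $n\to\infty$.

The natural parameters are not the $p_k$ but the correlations that they create. Put
\[
\lambda_2=2p_2-1\in[-1,1],\qquad \lambda_3=\frac{4p_3-1}3\in\bigl[-\tfrac13,1\bigr],\qquad
s=c_2\lambda_2^2+2c_3\lambda_3^2 .
\]
If $x\ne y$ are two random vertices of a $k$-edge, then $\mathbb E[\sigma_x\sigma_y]=\lambda_k$. For $k=2$
this is $p_2-(1-p_2)$. For $k=3$ a non-monochromatic edge has exactly one agreeing pair out of three,
which gives $p_3-\frac13(1-p_3)=\lambda_3$; and $\lambda_3\ge-\frac13$ because among three signs two always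
agree. A vertex has on average $(k-1)c_k$ neighbors through $k$-edges. Suppose that we have weak
information on the label of each neighbor. Passing through a $k$-edge multiplies its correlation with the
label by about $\lambda_k$, hence the squared correlation by $\lambda_k^2$, and to first order the squared correlations
from different neighbors add up. So $s$ is the factor by which weak information grows per step.

One therefore guesses that $s=1$ is the threshold. This agrees with what is stated in \cite{talk}: for graphs ($c_3=0$)
no algorithm reliably detects communities below the Kesten--Stigum threshold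
$(2p_2-1)^2c_2\le1$, which is also where nonbacktracking spectral clustering fails; and for the
hypergraph model a nonbacktracking heuristic predicts failure of spectral clustering in the ellipse
\[
(2p_2-1)^2c_2+2\Bigl(\frac{4p_3-1}3\Bigr)^2c_3\le1,\qquad\text{that is,}\quad s\le1 .
\]
The conjecture of \cite{talk} is that inside the ellipse detection is not merely hard but impossible. We prove it, and
complement it by a converse.

\begin{theorem}\label{thm:main}
If $s\le1$, then every algorithm $\tau=\tau(E)$ satisfies
$\mathbb E\bigl[(\langle\sigma,\tau\rangle/n)^2\bigr]\to0$. Consequently, for every $\varepsilon>0$, the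
probability that its agreement is at least $\frac12+\varepsilon$ tends to $0$. In particular, detection is
impossible.
\end{theorem}

\begin{theorem}\label{thm:sharp}
If $s>1$, then detection is possible: there are $\varepsilon>0$ and an algorithm, for which we make no
running-time claim, whose agreement is at least $\frac12+\varepsilon$ with probability $1-o(1)$.
\end{theorem}

So detection is possible if and only if the parameters lie strictly outside the ellipse.
Theorem~\ref{thm:main} does not use Theorem~\ref{thm:sharp}.

\subsection{What has to be overcome}

The argument for $s$ is a linearization, valid for weak information. Impossibility has to exclude that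
\emph{strong} information sustains itself even though weak information dies out, and it has to do so also at
$s=1$, where the linear term gives no contraction. For edges of size $3$ this is a genuine concern.

\begin{example}\label{ex:superadditive}
Let $p_3=0$, so $\lambda_3=-\frac13$ and $3$-edges are never monochromatic. Suppose that the
labels of two vertices $y,z$ of a $3$-edge $\{x,y,z\}$ are known exactly. With probability $\frac13$ they
agree, and then $\sigma_x$ is known; otherwise they differ, and $\sigma_x$ remains a fair coin. The posterior mean of $\sigma_x$ has second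
moment $\frac13=3\lambda_3^2$, while the linear count credits the edge with only $2\lambda_3^2$.
\end{example}

So a $3$-edge can be worth more than two separate messages. The proof of Theorem~\ref{thm:main} measures
the surplus: if the second moment of the incoming messages is $x$, a $3$-edge transmits at most
$\lambda_3^2(2x+x^2)$ (with equality in Example~\ref{ex:superadditive}, where $x=1$). Against this stands a loss:
messages arriving at the same vertex are partly redundant. When the numbers of edges at the vertex are
Poisson, the combination of all messages has second moment at most $1-e^{-\Sigma}$, where $\Sigma$ is the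
expected sum of the transmitted second moments. For this to be less than $x$ we need $\Sigma<-\ln(1-x)$, and
\[
-\ln(1-x)=x+\tfrac12x^2+\tfrac13x^3+\cdots .
\]
If $s\le1$, the linear parts of $\Sigma$ sum to at most $x$, and the surplus is at most
$c_3\lambda_3^2x^2\le\frac12x^2$, which is just covered by the second term of the series. The third term
makes the comparison strict. This is the whole mechanism; it is carried out on an infinite random tree in
Section~\ref{sec:tree}. Sections~\ref{sec:local} and~\ref{sec:impossible} transfer it to the
hypergraph. Section~\ref{sec:sharp} proves Theorem~\ref{thm:sharp} by a second-moment analysis of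
long self-avoiding paths.

\subsection{Elementary facts}\label{sec:elementary}

Given $\sigma$, a $k$-edge equals a given $k$-set $e$ with probability $w_k(\sigma_e)$, where $\sigma_e=(\sigma_x)_{x\in e}$. There are $N(N-1)$ monochromatic
and $N^2$ other pairs, and $2\binom N3$ monochromatic and $N^2(N-1)$ other triples. So
\[
w_2=\frac{p_2}{N(N-1)}\ \text{or}\ \frac{1-p_2}{N^2},\qquad
w_3=\frac{3p_3}{N(N-1)(N-2)}\ \text{or}\ \frac{1-p_3}{N^2(N-1)},
\]
according to whether $e$ is monochromatic or not. Let
\begin{equation}\label{eq:f}
f_2=\tfrac12\bigl(1+\lambda_2\sigma_x\sigma_y\bigr),\qquad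
f_3=\tfrac14\bigl(1+\lambda_3(\sigma_x\sigma_y+\sigma_y\sigma_z+\sigma_x\sigma_z)\bigr).
\end{equation}
Inserting the values of $\lambda_k$ gives $f_2=p_2$ or $1-p_2$, and $f_3=p_3$ or $\frac13(1-p_3)$, in the
monochromatic and the other case, respectively. Hence
\begin{equation}\label{eq:w}
w_2=\frac4{n^2}\,f_2\,\bigl(1+O(\tfrac1n)\bigr),\qquad w_3=\frac{24}{n^3}\,f_3\,\bigl(1+O(\tfrac1n)\bigr),
\end{equation}
and $w_k$ and $f_k$ have the same zeros (for $n\ge6$).

The law of an edge given $\sigma$ is invariant under permutations within the clusters and under exchanging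
the clusters, so for every vertex $x$ and every $k$-edge $e_i$,
\begin{equation}\label{eq:one}
\mathbb P(x\in e_i\mid\sigma)=\frac kn .
\end{equation}
For a set $A$ of vertices, of bounded size,
\begin{equation}\label{eq:subset}
\mathbb P(A\subset e_i\mid\sigma)=O(n^{-|A|}) .
\end{equation}
Indeed, this is $0$ if $|A|>k$, and otherwise a sum of $O(n^{k-|A|})$ values $w_k=O(n^{-k})$.

\section{Broadcasting on the random hypertree}\label{sec:tree}

\subsection{The tree}

Let $\mathcal T$ be the following labeled random hypertree. The root $\rho$ has a uniform label. Every vertex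
has, independently, a Poisson$(c_2)$ number of downward $2$-edges, each leading to one child, and a
Poisson$(c_3)$ number of downward $3$-edges, each leading to two children. Given the label of the parent,
the labels of the children in a $k$-edge have law $f_k(\sigma_e)$, independently over edges. This is a
probability kernel: $p_2+(1-p_2)=1$ and $p_3+3\cdot\frac13(1-p_3)=1$. Thus, given the unlabeled tree (the
\emph{skeleton}), the labels have law $\frac12\prod_ef_{|e|}(\sigma_e)$. Let $\mathcal T_R$ be the part of
$\mathcal T$ up to depth $R$, and
\[
m_R=\mathbb E\bigl[\sigma_\rho\mid\text{skeleton of }\mathcal T_R,\ \text{labels at depth }R\bigr],\qquad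
x_R=\mathbb E\,m_R^2 .
\]
So $m_0=\sigma_\rho$ and $x_0=1$, and $x_R$ measures how much the labels at depth $R$ say about the
root.

\begin{proposition}\label{prop:tree}
If $s\le1$, then $x_R\to0$ as $R\to\infty$.
\end{proposition}

To bound $x_{R+1}$ by $x_R$ we follow the information from the subtrees of the children, through one edge, to the
root, and then combine the edges. It helps that each message can be described by one number.

\begin{lemma}[Symmetric messages]\label{lem:sym}
Let $\theta$ be a uniform sign and $\mathcal I$ a discrete random variable such that the joint law of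
$(\theta,\mathcal I)$ is invariant under a simultaneous flip of $\theta$ and of all labels contained in
$\mathcal I$. Let $a=\mathbb E[\theta\mid\mathcal I]$. Then the likelihood $\mathbb P(\mathcal I\mid\theta=\zeta)$
is proportional to $1+a\zeta$ in $\zeta$. Moreover $|a|$ is independent of $\theta$, and given $\theta$ and
$|a|$ we have $a=\theta|a|$ with probability $\frac12(1+|a|)$ and $a=-\theta|a|$ otherwise.
\end{lemma}

If $a=0$, the last statement is understood with an independent fair coin in the role of the sign of $a$.
We call $a$ a \emph{symmetric message} about $\theta$.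

\begin{proof}
We have $\mathbb P(\theta=\zeta\mid\mathcal I)=\frac12(1+a\zeta)$, and $\theta$ is uniform; this is the first
claim. The flip turns $a$ into $-a$, so given $|a|=\alpha>0$ both values $a=\pm\alpha$ have probability
$\frac12$. Hence $\mathbb P(\theta=\zeta,\,a=\eta\alpha\mid|a|=\alpha)=\frac14(1+\eta\zeta\alpha)$ for signs
$\eta,\zeta$. Summing over $\eta$ gives $\mathbb P(\theta=\zeta\mid|a|=\alpha)=\frac12$, and dividing by it
gives the conditional law of $a$. For $\alpha=0$, $\mathbb P(\theta=\zeta\mid a=0)=\frac12$.
\end{proof}

\subsection{Combining messages at a vertex}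

Suppose first that two messages with $|b_1|=\beta_1$ and $|b_2|=\beta_2$, conditionally independent given
$\theta$, arrive. By Lemma~\ref{lem:sym} the sign pair $(\epsilon_1,\epsilon_2)$ has probability
$\frac14(1+\epsilon_1\epsilon_2\beta_1\beta_2)$, and the combined posterior mean is
$m=(\epsilon_1\beta_1+\epsilon_2\beta_2)/(1+\epsilon_1\epsilon_2\beta_1\beta_2)$. Then
$1-m^2=(1-\beta_1^2)(1-\beta_2^2)/(1+\epsilon_1\epsilon_2\beta_1\beta_2)^2$, and averaging over the signs gives
\[
\mathbb E[1-m^2]=\frac{(1-\beta_1^2)(1-\beta_2^2)}{1-\beta_1^2\beta_2^2}\ \ge\ (1-\beta_1^2)(1-\beta_2^2)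
\]
(if $\beta_1=\beta_2=1$, then $m=\pm1$ and both outer quantities are $0$).
This inequality holds for any number of messages.

\begin{lemma}\label{lem:combine}
Let $\theta$ be a uniform sign, and let $b_1,\dots,b_M$ be symmetric messages about $\theta$,
conditionally independent given $\theta$. Let $m$ be the posterior mean of $\theta$
given all of them. Then the moduli $|b_e|$ are independent of each other and of $\theta$, and given
$|b_e|=\beta_e$ for $e=1,\dots,M$,
\[
\mathbb E[1-m^2]\ge\prod_{e=1}^M(1-\beta_e^2).
\]
\end{lemma}

\begin{proof}
Given $\theta$ the moduli are independent, and by Lemma~\ref{lem:sym} the law of each does not depend on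
$\theta$; this is the first claim. Given the moduli and $\theta=\pm1$, the sign vector
$\epsilon\in\{\pm1\}^M$ has probability $2^{-M}p_{\pm}(\epsilon)$, where
$p_\pm(\epsilon)=\prod_e(1\pm\epsilon_e\beta_e)$. Put $\bar p=\frac12(p_++p_-)$. Then, given the moduli, $\epsilon$ has
probability $2^{-M}\bar p(\epsilon)$ and $m=(p_+-p_-)/(p_++p_-)$, so
\[
1-m^2=\frac{p_+p_-}{\bar p^{\,2}}=\frac{\prod_e(1-\beta_e^2)}{\bar p(\epsilon)^2},
\]
whose numerator does not depend on $\epsilon$. If $\bar p(\epsilon)=0$ for some $\epsilon$, then
$p_+(\epsilon)=p_-(\epsilon)=0$, so $\prod_e(1-\beta_e^2)=0$ and there is nothing to prove. Otherwise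
\[
\mathbb E[1-m^2]=\prod_e(1-\beta_e^2)\cdot2^{-M}\sum_\epsilon\frac1{\bar p(\epsilon)}\ge\prod_e(1-\beta_e^2)
\]
by Jensen's inequality, since $2^{-M}\sum_\epsilon\bar p(\epsilon)=1$.
\end{proof}

The right side is what one would get if message $e$ revealed $\theta$ with probability $\beta_e^2$ and
nothing otherwise: then $1-m^2$ is the indicator that nothing is revealed. So, among messages of given second
moments, none combine better than such erasures.

\subsection{The graph case}\label{sec:graphcase}

Let $c_3=0$. Consider $\mathcal T_{R+1}$. For a child $y$ of the root let $a_y$ be the posterior mean of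
$\sigma_y$ given the skeleton of its depth-$R$ subtree and the labels at the bottom of that subtree. The label $\sigma_y$ is
uniform, so $a_y$ has the law of $m_R$. For the edge $e=\{\rho,y\}$, the likelihood of its information as a
function of $\sigma_\rho$ is, by Lemma~\ref{lem:sym}, proportional to
\[
\sum_{\sigma_y}\tfrac12(1+\lambda_2\sigma_\rho\sigma_y)(1+a_y\sigma_y)=1+\lambda_2a_y\sigma_\rho ,
\]
so the edge delivers the message $b_e=\lambda_2a_y$, and $\mathbb E\,b_e^2=\lambda_2^2x_R$. By
Lemma~\ref{lem:combine}, averaged over the independent moduli, and since $\mathbb E\,r^{M}=e^{-c(1-r)}$ for a Poisson$(c)$ variable $M$,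
\[
1-x_{R+1}\ge\mathbb E\bigl[(1-\lambda_2^2x_R)^M\bigr]=e^{-c_2\lambda_2^2x_R}=e^{-s\,x_R}.
\]
If $s\le1$, then $x_{R+1}\le1-e^{-x_R}$. As $1-e^{-x}<x$ for $x>0$, iterating from $x_0=1$ forces
$x_R\to0$, even at $s=1$.

\subsection{One edge of size three}

Now let $c_3$ be arbitrary, let $e=\{\rho,y,z\}$ be a downward $3$-edge of the root in $\mathcal T_{R+1}$, and let $a_y,a_z$ be as above.

\begin{lemma}\label{lem:three}
The message $b_e$ delivered by a $3$-edge satisfies $\mathbb E\,b_e^2\le\lambda_3^2(2x_R+x_R^2)$.
\end{lemma}

\begin{proof}
Write $\lambda=\lambda_3$. By Lemma~\ref{lem:sym} the information from below $y$ and below $z$ has likelihood proportional to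
$(1+a_y\sigma_y)(1+a_z\sigma_z)$. Multiplying by $f_3$ and summing over $\sigma_y,\sigma_z$ gives
the likelihood $1+\lambda a_ya_z+\lambda(a_y+a_z)\sigma_\rho$. Hence
\[
b_e=\frac{\lambda(a_y+a_z)}{1+\lambda a_ya_z}
\]
for all outcomes of positive probability.
By Lemma~\ref{lem:sym} the moduli $|a_y|=\alpha$ and $|a_z|=\beta$ are independent of each other and of the
labels $\sigma_\rho,\sigma_y,\sigma_z$. Averaging $f_3$ over the uniform root label, $(\sigma_y,\sigma_z)$ has law
$\frac14(1+\lambda\sigma_y\sigma_z)$. So given the moduli,
\[
\mathbb P(a_y=\eta\alpha,\ a_z=\zeta\beta)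
=\sum_{\sigma_y,\sigma_z}\tfrac14(1+\lambda\sigma_y\sigma_z)\,\tfrac12(1+\eta\alpha\sigma_y)\,\tfrac12(1+\zeta\beta\sigma_z)
=\tfrac14(1+\lambda\eta\zeta\alpha\beta).
\]
Put $A=\alpha^2$ and $B=\beta^2$. Separating the cases $\eta\zeta=1$ and $\eta\zeta=-1$,
\begin{align*}
\mathbb E[b_e^2\mid\alpha,\beta]
&=\frac{\lambda^2}2\left[\frac{(\alpha+\beta)^2}{1+\lambda\alpha\beta}+\frac{(\alpha-\beta)^2}{1-\lambda\alpha\beta}\right]\\
&=\lambda^2\,\frac{A+B-2\lambda AB}{1-\lambda^2AB}.
\end{align*}
The exceptional case is $\lambda=A=B=1$: then $\eta\zeta=-1$ has probability $0$ and the value is $1$.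

We claim that this is at most $\lambda^2(A+B+AB)$.

\emph{Case $\lambda\ge0$.} Since $\lambda(A+B)\le2$, we have $\lambda^2AB(A+B)\le2\lambda AB$, that is,
$A+B-2\lambda AB\le(A+B)(1-\lambda^2AB)$. So the value is at most $\lambda^2(A+B)$; in the exceptional
case this reads $1\le2$. For positive correlation there is no surplus.

\emph{Case $\lambda=-l$ with $0<l\le\frac13$.} The surplus, divided by $\lambda^2$, is
\[
\frac{A+B+2lAB}{1-l^2AB}-(A+B)=AB\,\frac{2l+l^2(A+B)}{1-l^2AB}\le AB\,\frac{2l+2l^2}{1-l^2}
=AB\,\frac{2l}{1-l}\le AB .
\]
The last step is where $\lambda_3\ge-\frac13$ is used, with equality at $l=\frac13$.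

Since $\alpha,\beta$ are independent and $\mathbb EA=\mathbb EB=x_R$, taking expectations proves the lemma.
\end{proof}

\subsection{The recursion}

\begin{proof}[Proof of Proposition~\ref{prop:tree}]
Given $\sigma_\rho$ and the numbers of edges at the root, the information arriving through different edges
is independent, and the information through one edge has a flip-invariant joint law with $\sigma_\rho$. Its
likelihood is proportional to $1+b_e\sigma_\rho$, so $m_{R+1}$ is the posterior mean given the messages
$b_e$, and Lemma~\ref{lem:combine} applies. Let $v_k=\mathbb E\,b_e^2$ for a $k$-edge $e$. Averaging first over the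
independent moduli, and then over the independent Poisson numbers of edges as in
Section~\ref{sec:graphcase}, we get $1-x_{R+1}\ge e^{-c_2v_2-c_3v_3}$. Here $v_2=\lambda_2^2x_R$, as computed in
Section~\ref{sec:graphcase}, and $v_3$ is bounded by Lemma~\ref{lem:three}. Hence
\[
1-x_{R+1}\ge\exp\bigl(-c_2\lambda_2^2x_R-c_3\lambda_3^2(2x_R+x_R^2)\bigr)
=\exp\bigl(-s\,x_R-c_3\lambda_3^2x_R^2\bigr).
\]
Since $s\le1$ we have $c_3\lambda_3^2\le\frac s2\le\frac12$, so
\[
x_{R+1}\le\varphi(x_R),\qquad\varphi(x)=1-e^{-x-x^2/2}.
\]
The function $\varphi$ is continuous and increasing on $[0,1]$, $\varphi(1)<1$, and $\varphi(x)<x$ for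
$0<x<1$ because $-\ln(1-x)>x+\frac12x^2$. Hence $0$ is its only fixed point in $[0,1]$, and the
decreasing sequence $\varphi^{\circ R}(1)$ converges to it. By monotonicity $x_R\le\varphi^{\circ R}(1)\to0$.
\end{proof}

\section{The local structure of the hypergraph}\label{sec:local}

Two vertices in a common edge are at distance at most $1$, and distances in the hypergraph are defined
accordingly. For a vertex $u$ and $R\ge1$, the ball $B_R(u)$ consists of all vertices at distance at most $R$
from $u$ and all listed edges containing a vertex at distance at most $R-1$. We call it a \emph{tree} if its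
incidence graph (vertices versus listed edges) is a tree; in particular it then contains no repeated edge of the list. In
a tree, each edge has a unique vertex closest to $u$, its parent (two closest vertices would close a cycle), and its other vertices, the
children, are one step further. So $B_R(u)$ is a rooted hypertree of depth at most $R$.

To compare it with $\mathcal T_R$ we order things: the downward $2$-edges at each vertex by their index in
the list, likewise the downward $3$-edges, and the two children in each $3$-edge by a fair coin. In
$\mathcal T_R$ the downward $k$-edges at a vertex form an ordered list and the children in a $3$-edge an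
ordered pair. The \emph{labeled ordered ball} is the resulting ordered rooted hypertree with its labels,
where the names of the vertices and the list indices are forgotten; if $B_R(u)$ is not a tree, it is set to
an extra symbol. We write $B_R(u)=t$ for equality in this sense.

\begin{lemma}\label{lem:local}
Fix $R\ge1$. Given $\sigma$ and $u$, the labeled ordered ball $B_R(u)$ converges in total
variation, as $n\to\infty$, to $\mathcal T_R$ conditioned on having root label $\sigma_u$. In particular it
is a tree with probability $1-o(1)$. The rate depends neither on $u$ nor on $\sigma$.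
\end{lemma}

\begin{proof}
Let $t$ be a finite ordered labeled hypertree of depth at most $R$, with root label $\sigma_u$ and labels
$\theta$. Call its vertices at depth less than $R$ \emph{interior}, let $j$ be their number, and let $N_k(x)$
be the number of downward $k$-edges at an interior vertex $x$. Consider the following data:
\begin{itemize}
\item a label-preserving injection $\iota$ of the vertices of $t$ into the $n$ vertices, mapping the root to
$u$;
\item disjoint sets of $N_k(x)$ indices of $k$-edges, for all interior $x$ and all $k$, assigned in
increasing order to the ordered downward $k$-edges at $x$.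
\end{itemize}
To the data belongs the event that (i) the listed edges with the chosen indices are the prescribed images,
(ii) the coins of the $3$-edges give the prescribed orders, and (iii) all other listed edges avoid the
images of the interior vertices. On this event every listed edge meeting the image of an interior vertex is
a prescribed one. By induction on $d\le R$ the vertices at distance $d$ from $u$ are the images of the
vertices of depth $d$, so $B_R(u)=t$. Conversely, if $B_R(u)=t$, the data can be read off uniquely
from the ball, its orders and the list. So $\{B_R(u)=t\}$ is the disjoint union of these events.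

We may assume $N_k\equiv0$ whenever $c_k=0$, since otherwise both probabilities to be compared are $0$.
Every non-root vertex is a child in exactly one edge, so the number of injections is
$\prod_e(n/2)^{|e|-1}\,(1+O(\frac1n))$. The number of choices of the index sets is
$\prod_em_{|e|}\big/\prod_{x,k}N_k(x)!\,\cdot(1+O(\frac1n))$. Event (i) has probability
$\prod_ew_{|e|}(\theta_e)$, and (ii) has probability $\frac12$ per $3$-edge. By inclusion--exclusion with
\eqref{eq:one} and \eqref{eq:subset}, a $k$-edge avoids $j$ given vertices with probability
$1-\frac{jk}n+O(n^{-2})$. So (iii), which concerns other indices and is independent of (i) and (ii), has probability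
$\prod_k(1-\frac{jk}n+O(n^{-2}))^{m_k-O(1)}\to e^{-j(c_2+c_3)}$. By \eqref{eq:w}, the factors belonging to one
$2$-edge and to one $3$-edge are
\[
\frac n2\cdot\frac{c_2n}2\cdot\frac4{n^2}f_2\,(1+o(1))\to c_2f_2,\qquad
\frac{n^2}4\cdot\frac{c_3n}3\cdot\frac{24}{n^3}f_3\cdot\frac12\,(1+o(1))\to c_3f_3 .
\]
Hence
\[
\mathbb P(B_R(u)=t\mid\sigma)\to\prod_{x\text{ interior}}\ \prod_ke^{-c_k}\frac{c_k^{N_k(x)}}{N_k(x)!}\
\prod_ef_{|e|}(\theta_e)=\mathbb P(\mathcal T_R=t\mid\sigma_\rho=\sigma_u).
\]
The limits sum to $1$ because $\mathcal T_R$ is almost surely finite. Scheff\'e's lemma (probability weights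
on a countable set that converge pointwise to probability weights converge in total variation) gives the
claim. By symmetry $\mathbb P(B_R(u)=t\mid\sigma)$ depends on $(u,\sigma)$ only through $\sigma_u$, so the
rate is uniform.
\end{proof}

\begin{lemma}\label{lem:isolated}
Let $I$ be the set of vertices that lie in no edge, and $c=c_2+c_3$. With probability $1-o(1)$,
\[
|I|\ge\tfrac23e^{-c}n\qquad\text{and}\qquad\Bigl|\sum_{x\in I}\sigma_x\Bigr|\le n^{2/3}-2 .
\]
\end{lemma}

\begin{proof}
Condition on $\sigma$. By \eqref{eq:one}, $\mathbb P(x\in I)=\pi:=\prod_k(1-\frac kn)^{m_k}\to e^{-c}$ for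
every $x$. For $x\ne y$, by \eqref{eq:one} and \eqref{eq:subset},
$\mathbb P(x,y\in I)=\prod_k(1-\frac{2k}n+O(n^{-2}))^{m_k}=\pi^2(1+O(\frac1n))$. So $|I|$ has mean $\pi n$
and variance $O(n)$. The sum $\sum_{x\in I}\sigma_x$ has mean $\pi\sum_x\sigma_x=0$ and second moment
$\pi n+\pi^2\sum_{x\ne y}\sigma_x\sigma_y+O(n)=O(n)$, since
$\sum_{x\ne y}\sigma_x\sigma_y=(\sum_x\sigma_x)^2-n=-n$. Chebyshev's inequality gives both claims.
\end{proof}

\section{Impossibility inside the closed ellipse}\label{sec:impossible}

\subsection{Reduction to two vertices}

Let $u,v$ be independent uniform vertices, independent of everything else. Theorem~\ref{thm:main} follows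
from
\begin{equation}\label{eq:two}
\mathbb E\,\bigl|\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr|\to0 .
\end{equation}
Indeed, the randomness of an algorithm $\tau$ is independent of $(\sigma,E,u,v)$, so
\[
\mathbb E\Bigl[\Bigl(\frac{\langle\sigma,\tau\rangle}n\Bigr)^2\Bigr]
=\mathbb E[\tau_u\tau_v\sigma_u\sigma_v]
=\mathbb E\bigl[\tau_u\tau_v\,\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr]
\le\mathbb E\,\bigl|\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr| ,
\]
and the probability of agreement at least $\frac12+\varepsilon$ is at most
$(4\varepsilon^2)^{-1}\mathbb E[(\langle\sigma,\tau\rangle/n)^2]$ by Markov's inequality.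

\subsection{Which labels to reveal}

To prove \eqref{eq:two} we reveal labels, which can only increase its left side, until the posterior of
$\sigma_u$ becomes that of the tree. The number of edges is fixed, and the numbers of
monochromatic and non-monochromatic sets do not depend on the balanced vector $\sigma$. So the posterior of
$\sigma$ given $(E,u,v)$ is \emph{exactly} proportional to
\begin{equation}\label{eq:posterior}
\mathbf 1\Bigl\{\sum_x\sigma_x=0\Bigr\}\prod_iw_{|e_i|}(\sigma_{e_i}),
\end{equation}
with no interaction between vertices that share no edge, apart from the balance constraint. The constraint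
is the one obstacle. If we revealed all labels outside the interior of a ball around $u$, it would
reveal the sum of the interior labels; for $R=1$, where the interior is $\{u\}$, it would give away
$\sigma_u$. We therefore keep the isolated vertices hidden as well. There are linearly many of them, they
appear in no factor $w$, and they absorb the constraint almost without preference.

Fix $R\ge1$ and $K\ge1$. Let $\mathrm{int}$ be the set of vertices at distance at most $R-1$ from $u$, let
$\partial$ be the set of vertices at distance exactly $R$, and put
\[
I'=I\setminus\{u,v\},\qquad W=\mathrm{int}\cup I',\qquad N'=|I'|,\qquad h=\sum_{x\notin W}\sigma_x .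
\]
The union is disjoint, because every vertex of $\mathrm{int}$ other than $u$ lies in an edge. For the same reason
$\partial\cap W=\emptyset$. The set $W$ is a function of $(E,u,v)$. Let $\mathcal G$ be the $\sigma$-field
generated by $u$, $v$, $E$ and the labels outside $W$. Listed edges outside $B_R(u)$ contain no vertex of
$W$, and edges of $B_R(u)$ have all their vertices in $\mathrm{int}\cup\partial$. So
\eqref{eq:posterior} gives
\begin{equation}\label{eq:interior}
\mathbb P(\sigma_{\mathrm{int}}=\tau\mid\mathcal G)\ \propto\
\prod_{e\in B_R(u)}w_{|e|}\bigl((\tau,\sigma_\partial)_e\bigr)\cdot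
\binom{N'}{\frac12(N'-h-\sum\tau)},
\end{equation}
where the binomial coefficient counts the label vectors on $I'$ with sum $-h-\sum\tau$ (and is $0$ if there are none).

\subsection{Comparison with the tree}

Let $G\in\mathcal G$ be the event that
\begin{itemize}
\item $B_R(u)$ is a tree with at most $K$ vertices, and $v\notin B_R(u)$;
\item $N'\ge\frac12e^{-c}n$ and $|h|\le2n^{2/3}$.
\end{itemize}
Since $h=-\sum_{I'}\sigma_x-\sum_{\mathrm{int}}\sigma_x$, on the event of Lemma~\ref{lem:isolated} and if
$|\mathrm{int}|\le K$ we have $|h|\le n^{2/3}+K$ and $N'\ge\frac23e^{-c}n-2$. Moreover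
$\mathbb P(v\in B_R(u),\ |B_R(u)|\le K)\le K/n$, where $|\cdot|$ counts vertices. With Lemma~\ref{lem:local},
\begin{equation}\label{eq:G}
\limsup_{n\to\infty}\mathbb P(G^c)\le\mathbb P(|\mathcal T_R|>K).
\end{equation}

Assume $G$, and let $k=-h-\sum\tau$ be the sum required on $I'$. It is $O(n^{2/3})+O(K)$. For the true interior
labels, $k$ is the sum of $N'$ signs and so has the parity of $N'$; as the parity of $\sum\tau$ is the same for all
$\tau$, this holds for every $\tau$. The ratio of consecutive binomial coefficients is
\[
\binom{N'}{\frac{N'+k}2+1}\bigg/\binom{N'}{\frac{N'+k}2}=\frac{(N'-k)/2}{(N'+k)/2+1}=1+O(n^{-1/3}),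
\]
and two choices of $\tau$ are at most $K$ such steps apart. So the binomials in \eqref{eq:interior} agree up to
factors $1+O_K(n^{-1/3})$. A tree with at most $K$ vertices has at most $K$ edges, so by \eqref{eq:w}
replacing every $w_{|e|}$ by $f_{|e|}$ changes the weights by a common constant and factors
$(1+O(\frac1n))^{O(K)}$; zeros are preserved. Altogether the weights in \eqref{eq:interior} are a common
constant times $\prod_{e\in B_R(u)}f_{|e|}((\tau,\sigma_\partial)_e)$, up to factors in
$[e^{-\eta_n},e^{\eta_n}]$ with deterministic $\eta_n\to0$. After normalization the two laws agree up to factors in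
$[e^{-2\eta_n},e^{2\eta_n}]$, and means of signs under them differ by at most
$\varepsilon_n=e^{2\eta_n}-1$.

The law proportional to $\prod_ef_{|e|}$ with boundary labels $\sigma_\partial$ is the conditional law of the
tree labels given the skeleton and the labels at depth $R$. (These boundary labels have positive
probability on the tree, since the true labels give positive weights $w$, hence positive $f$.) Under this
law the mean of $\sigma_u$ is
the function $m_R$ of Section~\ref{sec:tree}, evaluated at $(B_R(u),\sigma_\partial)$; it does not depend on the
orders introduced in Section~\ref{sec:local}. Hence, on $G$,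
\[
\bigl|\mathbb E[\sigma_u\mid\mathcal G]-m_R(B_R(u),\sigma_\partial)\bigr|\le\varepsilon_n .
\]

\begin{proof}[Proof of Theorem~\ref{thm:main}]
On $G$ we have $v\notin W$, so $\sigma_v$ is $\mathcal G$-measurable there and
$|\mathbb E[\sigma_u\sigma_v\mid\mathcal G]|=|\mathbb E[\sigma_u\mid\mathcal G]|$. Since $\mathcal G$ contains
the information $(E,u,v)$, Jensen's inequality gives
\[
\mathbb E\,\bigl|\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr|
\le\mathbb E\,\bigl|\mathbb E[\sigma_u\sigma_v\mid\mathcal G]\bigr|
\le\mathbb P(G^c)+\varepsilon_n+\mathbb E\bigl[|m_R(B_R(u),\sigma_\partial)|\,\mathbf 1\{B_R(u)\text{ is a tree}\}\bigr].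
\]
The last expectation is that of a bounded function of the labeled ball, and $\sigma_u$ is a uniform sign, so
by Lemma~\ref{lem:local} it converges to $\mathbb E|m_R|\le\sqrt{x_R}$. With \eqref{eq:G}, the upper limit of
the left side is at most $\mathbb P(|\mathcal T_R|>K)+\sqrt{x_R}$. Let $K\to\infty$, and then
$R\to\infty$. The first term vanishes because $\mathcal T_R$ is almost surely finite. The second vanishes by
Proposition~\ref{prop:tree}, the only place where $s\le1$ is used. This proves \eqref{eq:two}.
\end{proof}

\section{Detection outside the ellipse}\label{sec:sharp}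

Let $s>1$. We look for a symmetric matrix $Y$, computable from $E$, that resembles a multiple of
$\sigma\sigma^{\top}$ in a weak sense: its quadratic form at $\sigma$ should be positive and of the same order as
$n$ times its Frobenius norm. Then it has boundedly many eigenvalues of the top order and one of the
eigenvectors is correlated with $\sigma$. The entry $Y_{uv}$ will be a weighted count of self-avoiding
paths from $u$ to $v$ of length of order $\log n$. A few held-out edges will serve to pick the right
eigenvector.

\subsection{Set-up}

Since $s>1$, some $k_0$ has $c_{k_0}\lambda_{k_0}\ne0$. Hold out $\lfloor\kappa n\rfloor$ of the $k_0$-edges,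
with $\kappa>0$ so small that the remaining \emph{main} edges still have $c_{k_0}>0$ and parameter $>1$. From now
on $c_k$, $m_k=c_kn/k+O(1)$ and $s=\sum_k(k-1)c_k\lambda_k^2>1$ refer to the main edges. We use only indices $i$
of main edges whose size $k$ satisfies $c_k\lambda_k\ne0$, and write $k(i)$ for the size of $e_i$. Put
\[
q_k=\frac{k(k-1)}{n(n-1)},\qquad \ell=\Bigl\lceil\frac{2\log n}{\log s}\Bigr\rceil,\qquad\text{so that } s^\ell\ge n^2 .
\]
Everything until the end of Section~\ref{sec:moments} is conditional on an arbitrary fixed balanced $\sigma$.
We let $C$ denote constants independent of $n$ and $\sigma$ which may change from line to line.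

For vertices $x\ne y$ and a $k$-edge $e_i$,
\begin{equation}\label{eq:pair}
\mathbb P(x,y\in e_i)=q_k\bigl(1+\lambda_k\sigma_x\sigma_y+O(\tfrac1n)\bigr).
\end{equation}
For $k=2$ this is \eqref{eq:w}. For $k=3$ and $x,y$ in the same cluster, the third vertex is in the same
cluster or not, and the probability is
\[
\frac{3p_3(N-2)}{N(N-1)(N-2)}+\frac{(1-p_3)N}{N^2(N-1)}=\frac{1+2p_3}{N(N-1)}=\frac{4+8p_3}{n^2}\bigl(1+O(\tfrac1n)\bigr),
\]
with $\frac{4+8p_3}6=1+\lambda_3$. If $x,y$ are in different clusters, the probability is
$\frac{(1-p_3)(n-2)}{N^2(N-1)}=\frac{8(1-p_3)}{n^2}$, with $\frac{8(1-p_3)}6=1-\lambda_3$. So $q_k$ is the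
pair probability without cluster information, and we center by it:
\[
\xi_i(x,y)=\mathbf 1\{x,y\in e_i\}-q_{k(i)} .
\]
A \emph{path} $H$ from $u$ to $v$ is a sequence $(u=x_0,i_1,x_1,\dots,i_\ell,x_\ell=v)$ with
distinct vertices and distinct indices. Put
\[
X_H=\prod_{t=1}^\ell\lambda_{k(i_t)}\,\xi_{i_t}(x_{t-1},x_t),\qquad
Y_{uv}=\sum_{H:u\to v}X_H\quad(u\ne v),\qquad Y_{uu}=0 .
\]
Reversing paths shows that $Y$ is symmetric. The two relevant statistics are
\[
Q=\frac1{ns^\ell}\sum_{u,v}\sigma_u\sigma_vY_{uv},\qquad F=\frac1{s^{2\ell}}\sum_{u,v}Y_{uv}^2 .
\]

\begin{proposition}\label{prop:moments}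
Uniformly in $\sigma$: $\ \mathbb EQ\to1$, $\ \operatorname{Var}Q\to0$, $\ \mathbb EF\le C$, $\ \operatorname{Var}F\to0$.
\end{proposition}

We prove $\mathbb EQ\to1$ at once. By \eqref{eq:pair},
$\lambda_k\mathbb E\,\xi_i(x,y)=q_k\lambda_k^2\sigma_x\sigma_y(1+O(\frac1n))$ for $k=k(i)$, because
$\lambda_k\ne0$. The edges on a path are independent, and the signs telescope to $\sigma_u\sigma_v$. The
numbers of choices of distinct vertices and of distinct indices of given sizes are falling factorials, hence equal to the
corresponding powers up to factors $1+O(\ell^2/n)$. Therefore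
\[
\sum_{u,v}\sigma_u\sigma_v\,\mathbb EY_{uv}=n\,s_n^\ell\,\bigl(1+O(\ell^2/n)\bigr),\qquad
s_n:=n\sum_km_kq_k\lambda_k^2=s\bigl(1+O(\tfrac1n)\bigr),
\]
and $s_n^\ell/s^\ell\to1$ since $\ell=O(\log n)$.

\subsection{The idea for the second moment}\label{sec:idea}

The second moment of $Y_{uv}$ is a sum over pairs $H,H'$ of paths from $u$ to $v$. View each path as a path
with $2\ell$ links in the bipartite graph between vertices and indices. In the union of $H$ and $H'$ each
node can be chosen in order $n$ ways and each link costs a factor of order $n^{-1}$. So the order in $n$ is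
$n^{\#\text{nodes}-\#\text{links}}$, and unions with few cycles dominate. If $H=H'$, the union is a tree, and the sum over $u,v$
gives about $n\,s^\ell$: one factor $s$ per index. If the union has
one cycle, $H$ and $H'$ share a prefix and a suffix and form the cycle in between
(Figure~\ref{fig:lasso}). The order in $n$ is $1$, and each index again contributes one factor $s$.
If the prefix and suffix have $f_1$ and $f_2$ links, at least $\frac12(f_1+f_2)$ indices are
common to both paths, so the total is at most about
\[
\sum_{f_1,f_2}s^{2\ell-(f_1+f_2)/2}\le C\,s^{2\ell}.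
\]
Here $s>1$ makes the geometric series converge, and $s^\ell\ge n^2$ makes the term $H=H'$ negligible. So
$\mathbb E\sum_{u,v}Y_{uv}^2\le Cs^{2\ell}$, as desired.

The point requiring care is ``one factor $s$ per
index'': an extra constant factor per index would be fatal, since $C^\ell$ is a power of $n$. An index used by
both paths carries a factor $1+\lambda_k\sigma_x\sigma_y$, which may be close to $2$. However, since the
clusters are balanced, summing over the vertices inside a stretch of such indices averages these
factors, and only a factor $2$ per stretch is lost.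

\begin{figure}[ht]
\centering
\begin{tikzpicture}[v/.style={circle,draw,fill=white,inner sep=1.8pt},i/.style={rectangle,draw,fill=black,inner sep=2pt}]
\node[v,label=below:$u$] (u) at (0,0) {};
\node[i] (a) at (1,0) {};
\node[v] (x) at (2,0) {};
\node[i] (b) at (3,0.7) {};
\node[v] (c) at (4,0.7) {};
\node[i] (d) at (5,0.7) {};
\node[i] (e) at (3,-0.7) {};
\node[v] (f) at (4,-0.7) {};
\node[i] (g) at (5,-0.7) {};
\node[v] (y) at (6,0) {};
\node[i] (z) at (7,0) {};
\node[v,label=below:$v$] (w) at (8,0) {};
\draw (u)--(a)--(x)--(b)--(c)--(d)--(y)--(z)--(w);
\draw (x)--(e)--(f)--(g)--(y);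
\node at (4,1.1) {$H$};
\node at (4,-1.1) {$H'$};
\end{tikzpicture}
\caption{The union of two paths $H,H'$ from $u$ to $v$ with one cycle, for $\ell=4$. Circles are
vertices, squares are edge indices. The paths share a prefix of $f_1=2$ links and a suffix of $f_2=2$ links; the union
has $6=2\ell-\frac12(f_1+f_2)$ indices.}
\label{fig:lasso}
\end{figure}

\subsection{Patterns}

Consider $j\in\{2,4\}$ paths, and let $U$ be the union of the corresponding paths in the bipartite graph;
its \emph{nodes} are vertices and indices. Assume that $U$ is \emph{connected}, and let
\[
g=\#\text{links}-\#\text{nodes}+1\ge0 .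
\]
Let $S$ consist of the path endpoints (at most $8$) and all nodes of degree different from $2$ in $U$. Index nodes
and interior vertices of paths have degree at least $2$, so nodes of degree $1$ are endpoints. Path endpoints
are vertices, so index nodes in $S$, called \emph{special}, have degree at least $3$. Since
$\sum(\deg-2)=2(g-1)$ and there are at most $8$ nodes of degree $1$, at most $2g+6$ nodes have degree at
least $3$, and $|S|\le2g+14$.

The graph $U$ splits into \emph{segments}: paths joining nodes of $S$ whose interior nodes have degree $2$ and
lie outside $S$. Suppressing the interior nodes preserves $\#\text{nodes}-\#\text{links}$, so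
\begin{equation}\label{eq:segments}
|S|-\#\text{segments}=1-g ,
\end{equation}
and there are at most $3g+13$ segments. No path starts, ends or branches inside a segment, so a path using one
link of a segment traverses all of it, and exactly once. In particular a segment has length at most $2\ell$,
and its two ends are distinct, since a path visits no node twice. Index nodes interior to
segments are called \emph{regular}; let $D$ be their number.

A \emph{pattern} records the abstract set $S$ with each node marked as vertex or index, the segments with
their ends and lengths, and for each path its starting node and the sequence of directed segments that it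
traverses. Since $g\le8\ell$, the number of patterns with given $g$ is at most $(C\ell)^{C(g+1)}$.

\begin{lemma}\label{lem:pattern}
The sum of $\bigl|\mathbb E\prod_rX_{H_r}\bigr|$ over all $j$-tuples of paths with a given pattern is at most
\[
C^{g+1}\,n^{1-g}\,s^D .
\]
The same bound holds for $|\mathbb E[X_{H_1}X_{H_2}]\,\mathbb E[X_{H_3}X_{H_4}]|$ if $j=4$, and for
$|\mathbb EX_{H_1}\,\mathbb EX_{H_2}|$ if $j=2$.
\end{lemma}

\begin{proof}
A tuple with the given pattern is given by placing actual vertices and indices on the nodes. The
expectations factor over indices, since edges are independent. We bound the factor of each index, and then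
sum over all placements. A product of two expectations, as in the last statement, means that the uses of an
index are split into two groups, one for each expectation; we include this.

\emph{(a) Special indices.} Let the index $i$ be used with the vertex pairs $A_1,\dots,A_t$, $t\le4$. By
\eqref{eq:subset}, $\mathbb E\prod_r|\xi_i(A_r)|$ is at most
\[
\sum_{J\subset\{1,\dots,t\}}\mathbb P\Bigl(\bigcup_{r\in J}A_r\subset e_i\Bigr)q_{k(i)}^{t-|J|}
\le C\sum_Jn^{-|\bigcup_{J}A_r|-2(t-|J|)}\le C\,n^{-|\bigcup_rA_r|}=C\,n^{-\deg_U(i)},
\]
because each omitted pair adds at most $2$ vertices to the union. If the uses are split, the product of the two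
bounds is again at most $Cn^{-\deg_U(i)}$. The factors $\lambda_{k(i)}$ have modulus at most $1$.

\emph{(b) Regular indices.} Let $i$, of size $k$, have the two neighbors $x,y$ in $U$, and be used $t$ times, always
with the pair $\{x,y\}$. We claim that its factor, including $|\lambda_k|^t$, is at most
\[
\lambda_k^2q_k\bigl(1+\tfrac Cn\bigr)\ \text{ if }t=1,\qquad
\lambda_k^2q_k\bigl(1+\tfrac Cn+\lambda_k\sigma_x\sigma_y\bigr)\ \text{ if }t\ge2 .
\]
For $t=1$ this is \eqref{eq:pair}, since $\lambda_k\ne0$. For $t\ge2$ we have $|\lambda_k|^t\le\lambda_k^2$ and
$\mathbb E|\xi_i|^t\le\mathbb E\,\xi_i^2\le\mathbb P(x,y\in e_i)+q_k^2$, and \eqref{eq:pair} applies. If the uses are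
split into two nonempty groups, each expectation is $O(q_k)$ and the factor is
$O(\lambda_k^2q_k^2)\le\lambda_k^2q_k\cdot\frac Cn$. This obeys the bound for $t\ge2$ because
$1+\lambda_k\sigma_x\sigma_y\ge0$.

\emph{(c) Segments between two vertices $x,y$.} Such a segment has $a\ge1$ regular indices and $a-1$ interior
vertices. All bounds in (b) are nonnegative, so in summing we may drop the distinctness requirements. The
bound for an index of size $k$ with neighbors $z,z'$ is $\lambda_k^2q_k(\gamma+\mu\sigma_z\sigma_{z'})$, with
$\gamma=1+\frac Cn$ and $\mu\in\{0,\lambda_k\}$. The clusters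
are balanced, $\sum_z\sigma_z=0$, so for constants $\gamma,\gamma',\mu,\mu'$
\[
\sum_z(\gamma+\mu\sigma_x\sigma_z)(\gamma'+\mu'\sigma_z\sigma_y)=n\,(\gamma\gamma'+\mu\mu'\sigma_x\sigma_y).
\]
For given sizes, iterating this over the $a-1$ interior vertices gives $n^{a-1}$ times a factor at most
$2(1+\frac Cn)^a$, as $|\mu|\le1$. So the unwanted terms $\lambda_k\sigma\sigma$ cost a factor $2$ per
segment and not per index. Summing over the indices and sizes gives $(\sum_km_kq_k\lambda_k^2)^a=(s_n/n)^a$. The total
is at most $2(1+\frac Cn)^a\,n^{-1}s_n^a$.

\emph{(d) Segments with $\epsilon\in\{1,2\}$ ends at special indices.} If such a segment has $a\ge1$ regular indices, apply (c)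
to the part between its outermost vertices and sum also over the vertex adjacent to each special end. The
sum is at most $2(1+\frac Cn)^a\,n^{-1+\epsilon}s_n^a$. This remains true for $a=0$: for $\epsilon=1$ the segment is
a single link and the sum is $1$; for $\epsilon=2$ it has a single interior vertex and the sum is at most $n$.

\emph{Total.} Vertices in $S$ contribute at most $n$ each; special indices at most $Cn\cdot Cn^{-\deg}$ each;
segments as in (c) and (d), with $\epsilon=0$ in (c). Since
$\sum_{\text{special}}\deg=\sum_{\text{segments}}\epsilon$, these powers of $n$ cancel. As $|S|$ and the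
number of segments are $O(g+1)$, the product is at most
\[
C^{g+1}\,n^{|S|-\#\text{segments}}\,s_n^D\bigl(1+\tfrac Cn\bigr)^D\le C^{g+1}\,n^{1-g}\,s^D
\]
by \eqref{eq:segments} and $D=O(\log n)$.
\end{proof}

Since $\ell=O(\log n)$, the unions with at least two independent cycles are negligible:
\begin{equation}\label{eq:g2}
\sum_{g\ge2}(C\ell)^{C(g+1)}\,n^{1-g}=n^{-1+o(1)} .
\end{equation}

\subsection{The three remaining moments}\label{sec:moments}

We finish the proof of Proposition~\ref{prop:moments}. Contributions are always bounded by the number of
patterns times the bound of Lemma~\ref{lem:pattern} times the normalization.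

\medskip\noindent\emph{Variance of $Q$.} Two paths without a common index have covariance $0$, since edges are
independent. If they share an index, $U$ is connected. With
$|\operatorname{Cov}(X,X')|\le|\mathbb EXX'|+|\mathbb EX\,\mathbb EX'|$, Lemma~\ref{lem:pattern} and $D\le2\ell$,
\[
\operatorname{Var}Q\le\frac2{(ns^\ell)^2}\sum_{g\ge0}(C\ell)^{C(g+1)}\,n^{1-g}s^{2\ell}=n^{-1+o(1)} .
\]

\medskip\noindent\emph{Mean of $F$.} We sum over pairs $H,H'$ with the same endpoints $u\ne v$, so $U$ is connected
and $D\le2\ell$. The normalization is $s^{-2\ell}$.

\smallskip\noindent $g=0$: $U$ is a tree and contains only one path from $u$ to $v$, so $H=H'$. There is one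
pattern, with $D\le\ell$. It contributes at most $Cns^\ell/s^{2\ell}\le C$.

\smallskip\noindent $g=1$: Then $H\ne H'$, since otherwise $U$ is a path. A path is determined by its start and
its links, so the symmetric difference of the two link sets is nonempty. All its degrees are even, as the
endpoints are the same. The only nonempty subgraph with even degrees of a connected graph with $g=1$ is its unique
cycle. So each link of the cycle is used by exactly one of $H,H'$, and the links off the cycle are used by
both. What hangs off the cycle at one of its nodes is a tree, so a path that leaves the cycle cannot return to it without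
revisiting a node. Thus $H$ and $H'$ use complementary arcs of the cycle. Neither arc is empty, since a
path cannot contain the whole cycle. The paths share the prefix of $f_1\ge0$ links from $u$ to the cycle and
the suffix of $f_2\ge0$ links from the cycle to $v$, and both arcs have length $2\ell-f_1-f_2$. As the
prefix starts and the suffix ends at a vertex, every second node counted from $u$, respectively from $v$, is
an index, and the paths share at least $\frac12(f_1+f_2)$ indices. So $D\le2\ell-\frac12(f_1+f_2)$, and there
are $O(1)$ patterns for each $(f_1,f_2)$. The contribution is at most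
$C\sum_{f_1,f_2}s^{-(f_1+f_2)/2}\le C$.

\smallskip\noindent $g\ge2$: by \eqref{eq:g2} the total contribution is at most $n^{-1+o(1)}$.

\medskip\noindent\emph{Variance of $F$.} We sum over quadruples where $H_1,H_2$ have the same endpoints and
$H_3,H_4$ have the same endpoints. The covariance of $X_{H_1}X_{H_2}$ and $X_{H_3}X_{H_4}$ vanishes unless
$H_1\cup H_2$ and $H_3\cup H_4$ share an index, and then $U$ is connected. The normalization is $s^{-4\ell}$, and the
covariance is bounded as before by the two terms of Lemma~\ref{lem:pattern}.

\smallskip\noindent $g=0$: $H_1=H_2$ and $H_3=H_4$, so $D\le2\ell$. The contribution is at most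
$(C\ell)^C\,n\,s^{-2\ell}\to0$.

\smallskip\noindent $g=1$: If $H_1=H_2$ or $H_3=H_4$, then $D\le3\ell$. Otherwise, by the argument for the mean,
the symmetric difference of the links of $H_1,H_2$ is the unique cycle of $U$, and so is that of
$H_3,H_4$. Let $y$ be the number of index nodes on the cycle. An index off the cycle has all its links off
the cycle, so it belongs to both or none of $H_1,H_2$; let $h_{12}$ be the number of those in both, and define
$h_{34}$ likewise. Each of $H_1,H_2$ has $\ell$ indices, and together they cover the cycle, so
$2\ell\ge2h_{12}+y$. Similarly $2\ell\ge2h_{34}+y$. Hence $D\le h_{12}+h_{34}+y\le2\ell$. In all cases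
the contribution is at most $(C\ell)^Cs^{3\ell-4\ell}=(C\ell)^Cs^{-\ell}\to0$.

\smallskip\noindent $g\ge2$: $D\le4\ell$, and by \eqref{eq:g2} the total contribution is at most $n^{-1+o(1)}$.

\medskip This completes the proof of Proposition~\ref{prop:moments}.\hfill$\square$

\subsection{The algorithm}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
By Proposition~\ref{prop:moments} and Chebyshev's inequality there is a constant $C_0\ge1$, depending only on
the parameters and on $\kappa$, such that $Q\ge\frac12$
and $F\le C_0$ with probability $1-o(1)$. Assume this. Let $M=\frac n{s^\ell}Y$. Then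
\[
\sigma^{\top}M\sigma=n^2Q\ge\frac{n^2}2,\qquad\|M\|_F^2=n^2F\le C_0n^2 .
\]

\emph{Eigenvectors.} Let $w_1,\dots,w_J$ be orthonormal eigenvectors of $M$ for all eigenvalues
$\mu_j\ge\frac n4$, counted with multiplicity. From the Frobenius norm, $J\le16C_0$ and $\mu_j\le\sqrt{C_0}\,n$. The other
eigenvalues are less than $\frac n4$, so
$\sum_{j\le J}\mu_j\langle\sigma,w_j\rangle^2\ge\frac{n^2}2-\frac n4\|\sigma\|^2=\frac{n^2}4$. Hence for some
\emph{good} $j$,
\[
\langle\sigma,w_j\rangle^2\ge\frac{n^2}{4\cdot16C_0\cdot\sqrt{C_0}\,n}=\delta n,\qquad
\delta=\frac1{64\,C_0^{3/2}} .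
\]

\emph{Rounding.} Recall Hoeffding's inequality: a sum of $r$ independent variables in $[-1,1]$ deviates from its mean by at
least $t$ with probability at most $2e^{-t^2/(2r)}$. For each $j$ let $z=\sqrt n\,w_j$, $L=2/\sqrt\delta$, and let $\bar z$ be $z$ with entries
clipped to $[-L,L]$. Since $\|z\|^2=n$, clipping removes at most
$\sum_i|z_i|\mathbf 1\{|z_i|>L\}\le n/L=\frac{\sqrt\delta}2n$ in $\ell^1$-norm. For the good $j$,
$|\langle\sigma,z\rangle|\ge\sqrt\delta\,n$, hence $|\langle\sigma,\bar z\rangle|\ge\frac{\sqrt\delta}2n$. Draw independent signs
$\tau^{(j)}_i$ with mean $\bar z_i/L$. For the good $j$ the mean of $\langle\sigma,\tau^{(j)}\rangle$ has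
modulus at least $\frac\delta4n$, so by Hoeffding's inequality
$|\langle\sigma,\tau^{(j)}\rangle|\ge\frac\delta8n$ with probability $1-o(1)$.

\emph{Selection.} It remains to find a candidate at least about as good as the good one. For each held-out edge
choose a uniformly random ordered pair $(x,y)$ of distinct vertices in it, and let $\bar Z_j$ be the average of
$\tau^{(j)}_x\tau^{(j)}_y$ over the held-out edges. Given $\sigma$, the held-out edges are independent of the
main edges and hence of the
candidates, and by \eqref{eq:pair} each pair $(x,y)$ is chosen with probability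
$\frac1{n(n-1)}(1+\lambda_{k_0}\sigma_x\sigma_y+O(\frac1n))$. Writing $R_j=\langle\sigma,\tau^{(j)}\rangle/n$
and $\bar\tau_j=\frac1n\sum_i\tau^{(j)}_i$, we get
\[
\mathbb E\bigl[\bar Z_j\mid\sigma,\tau^{(j)}\bigr]
=\frac1{n(n-1)}\sum_{x\ne y}\tau^{(j)}_x\tau^{(j)}_y\bigl(1+\lambda_{k_0}\sigma_x\sigma_y\bigr)+O(\tfrac1n)
=\bar\tau_j^{\,2}+\lambda_{k_0}R_j^2+O(\tfrac1n).
\]
By Hoeffding's inequality for the $\lfloor\kappa n\rfloor$ held-out edges, with probability $1-o(1)$ the observable
quantities
\[
r_j=\frac{\bar Z_j-\bar\tau_j^{\,2}}{\lambda_{k_0}}
\]
satisfy $r_j=R_j^2+o(1)$ simultaneously for all of the at most $16C_0$ candidates. Output the candidate maximizing $r_j$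
(and any labeling if $J=0$ or $J>16C_0$). With probability $1-o(1)$ it has $R_j^2\ge(\delta/8)^2-o(1)$, hence
$|R_j|\ge\delta/16$ for large $n$, and its agreement is at least $\frac12+\frac\delta{32}$.
\end{proof}

\begin{thebibliography}{9}
\bibitem{talk}
\emph{Eigenvector Methods for Community Detection in Hypergraphs}, title slide, Claremont Center for the
Mathematical Sciences, \texttt{https://www.philchodrow.prof/talks/hypergraph-spectral}.
\end{thebibliography}

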